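\title{Interpolation of Sobolev extension operators fails exactly below the dimension}

\begin{abstract}
Let $\Omega\subset\mathbb R^n$ be a bounded domain and let $E$ be a linear extension operator that is bounded from $W^{1,p}(\Omega)$ to $W^{1,p}(\mathbb R^n)$ and from $W^{1,q}(\Omega)$ to $W^{1,q}(\mathbb R^n)$, where $1\le p<q\le\infty$. Is $E$ bounded from $W^{1,r}(\Omega)$ to $W^{1,r}(\mathbb R^n)$ for $p<r<q$? We show that the answer is yes if $p\ge n$, and that it can be no for every $q$ if $p<n$. For $n\ge2$ and every nonempty compact set $S\subset(1,n]$ we construct a domain and an operator that is bounded for all exponents outside $S$, while for each $r\in S$ some function in $W^{1,r}(\Omega)$ has no extension in $W^{1,r}(\mathbb R^n)$. For given $\Omega$ and $E$, boundedness at $r$ holds exactly when every function in $W^{1,r}(\Omega)$ has some extension in $W^{1,r}(\mathbb R^n)$.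
\end{abstract}

\section{The question and the results}\label{sec:intro}

Throughout, $\Omega\subset\mathbb R^n$ is a bounded domain, that is, a bounded connected open set. For an open set $G$ and $1\le t\le\infty$, the space $W^{1,t}(G)$ consists of the functions $u\in L^t(G)$ whose distributional gradient lies in $L^t(G)$, with the norm $\|u\|_{W^{1,t}(G)}=\|u\|_{L^t(G)}+\|\nabla u\|_{L^t(G)}$. Since $\Omega$ is bounded, $W^{1,t}(\Omega)\subset W^{1,p}(\Omega)$ for $t\ge p$. An \emph{extension operator on $W^{1,p}(\Omega)$} is a linear map $E$ that assigns to each $u\in W^{1,p}(\Omega)$ a function $Eu$ on $\mathbb R^n$ with $Eu=u$ a.e.\ in $\Omega$. For $t\ge p$ we say that $E$ is \emph{bounded for the exponent $t$} if there is a constant $C_t$ such that $Eu\in W^{1,t}(\mathbb R^n)$ and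
\[
\|Eu\|_{W^{1,t}(\mathbb R^n)}\le C_t\|u\|_{W^{1,t}(\Omega)}\qquad\text{for all }u\in W^{1,t}(\Omega).
\]
The following question was posed in \cite{MO}.

\begin{quote}
Let $1\le p<q\le\infty$ and let $E$ be an extension operator on $W^{1,p}(\Omega)$ that is bounded for the exponents $p$ and $q$. Is $E$ bounded for every exponent $r\in(p,q)$?
\end{quote}

One would guess that it is, because the same statement holds for linear operators on Lebesgue spaces. Given $f\in L^r$ and a level $\mu>0$, write $f=f1_{\{|f|>\mu\}}+f1_{\{|f|\le\mu\}}$, apply the $L^p$ bound to the first piece and the $L^q$ bound to the second, and integrate in $\mu$; this is the Marcinkiewicz argument. For a Sobolev function one needs a splitting $u=b+G$ in which $|G|+|\nabla G|$ is of size $\mu$ and $b$ vanishes off a small set. Cutting $\nabla u$ by size does not help, since the pieces are not gradients. On $\mathbb R^n$ the maximal function supplies the splitting: $u$ is $C\mu$-Lipschitz on the set where the maximal function of $|\nabla u|$ is at most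 $\mu$, and $G$ is a Lipschitz extension from that set. In a domain, this step compares $u$ at two nearby points that may be joined inside $\Omega$ only through a narrow passage. The existence of $E$ for two exponents restricts such passages, and the question is whether it restricts them enough. The answer depends only on whether $p\ge n$.

\begin{theorem}\label{thm:positive}
Let $n\ge1$ and $n\le p<q\le\infty$. Let $\Omega\subset\mathbb R^n$ be a bounded domain and let $E$ be an extension operator on $W^{1,p}(\Omega)$ that is bounded for the exponents $p$ and $q$. Then $E$ is bounded for every exponent $r\in(p,q)$.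
\end{theorem}

\begin{theorem}\label{thm:counter}
Let $n\ge2$ and let $S\subset(1,n]$ be nonempty and compact. There are a bounded domain $\Omega\subset\mathbb R^n$ and an extension operator $E$ on $W^{1,1}(\Omega)$ such that
\begin{enumerate}
\item[(a)] $E$ is bounded for every exponent $t\in[1,\infty]\setminus S$;
\item[(b)] for every $r\in S$ there is $u\in W^{1,r}(\Omega)$ that is not the restriction of any function in $W^{1,r}(\mathbb R^n)$.
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:answer}
Let $n\ge1$ and $1\le p<q\le\infty$. The question has the answer yes for all $\Omega$ and $E$ if and only if $p\ge n$. If $p<n$, boundedness can fail at every $r$ in a prescribed nonempty compact set $S\subset(p,q)\cap(1,n]$, for instance on a nondegenerate interval.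
\end{corollary}

\begin{proof}
For $p\ge n$ use Theorem~\ref{thm:positive}. If $1\le p<n$, then $n\ge2$ and $(p,q)\cap(1,n]$ contains the nonempty interval $(p,\min(q,n))$. Take $S$ as in the statement and restrict the operator of Theorem~\ref{thm:counter} to $W^{1,p}(\Omega)$. It is bounded for $p$ and $q$, which lie outside $S$, and for $r\in S$ it does not map $W^{1,r}(\Omega)$ into $W^{1,r}(\mathbb R^n)$.
\end{proof}

Part (b) of Theorem~\ref{thm:counter} blames the domain and not the operator. The next theorem shows that this is the only way to fail; it is also the first step toward Theorem~\ref{thm:positive}.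

\begin{theorem}\label{thm:criterion}
Let $1\le p<r<q\le\infty$, let $\Omega\subset\mathbb R^n$ be a bounded domain, and let $E$ be an extension operator on $W^{1,p}(\Omega)$ that is bounded for the exponents $p$ and $q$. The following are equivalent:
\begin{enumerate}
\item[(i)] $E$ is bounded for the exponent $r$;
\item[(ii)] every $u\in W^{1,r}(\Omega)$ is the restriction of some function in $W^{1,r}(\mathbb R^n)$;
\item[(iii)] for every $u\in W^{1,r}(\Omega)$ there is $0\le h\in L^r(\Omega)$ with
\[
|u(x)-u(y)|\le|x-y|\,(h(x)+h(y))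
\]
for all $x,y\in\Omega$ outside a null set.
\end{enumerate}
\end{theorem}

For example, on a cube (ii) holds by reflection (Section~\ref{sec:operator}), so there the guess above is right for every $E$.

Section~\ref{sec:model} shows the mechanism of Theorem~\ref{thm:counter} on a planar example, and Section~\ref{sec:tools} collects the standard facts that we use. Theorems~\ref{thm:criterion} and~\ref{thm:positive} are proved in Sections~\ref{sec:criterion} and~\ref{sec:positive}, and Theorem~\ref{thm:counter} in Sections~\ref{sec:domain}--\ref{sec:failure}.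

\section{A narrow window in the plane}\label{sec:model}

Let $0<h\le\frac14$ and $\delta(x_1)=(|x_1|-h)_+$. Remove two closed wedges from a square:
\[
G_h=\{x\in(-1,1)^2:\ |x_2|>\delta(x_1)\}\cup\big((-h,h)\times\{0\}\big).
\]
The upper and lower halves of $G_h$ are joined only through the window $(-h,h)\times\{0\}$. Let $u_h(x)=\min(1,(-x_2)_+/h)$ on $G_h$. This function is $0$ in the upper half and climbs to $1$ just below the window. Its gradient has length $1/h$ on the trapezoid $\{-h<x_2<0,\ |x_1|<h+|x_2|\}$ of area $3h^2$ and vanishes elsewhere, and $\frac12\le\int_{G_h}|u_h|^t\le2$. So for $1\le t<\infty$ the quantity $\|u_h\|^t_{W^{1,t}(G_h)}$ is comparable to $1+h^{2-t}$.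

Let $U\in W^{1,t}((-1,1)^2)$ be any extension of $u_h$. On almost every vertical line $U$ is absolutely continuous after a change on a null set (fact (F4) below). For $2h<|x_1|<1$ we have $h<\delta<1-h$, so $U$ equals $1$ at height $-\delta$ and $0$ at height $\delta$. H\"older's inequality gives $\int_{-\delta}^{\delta}|\partial_2U|^t\,dx_2\ge(2\delta)^{1-t}$, hence
\[
\int_{(-1,1)^2}|\nabla U|^t\ \ge\ 2\int_h^{1-h}(2y)^{1-t}\,dy .
\]
The range $y\approx2^{-j}$ contributes about $2^{-j(2-t)}$. For $t<2$ the largest scale dominates and the integral stays bounded; for $t>2$ the smallest scale dominates and the integral is at most $Ch^{2-t}$. In both cases the lower bound does not exceed $C\|u_h\|^t_{W^{1,t}(G_h)}$. For $t=2$ all scales contribute equally, the right side equals $\log\frac{1-h}h$, and $\|u_h\|_{W^{1,2}(G_h)}\le\sqrt2+\sqrt3$. Thus the cost of extension blows up as $h\to0$ at the exponent $t=2$, and the test function sees no obstruction at any other exponent.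

Why should there be none? To extend a general $u$, extend it from the upper half and from the lower half separately, and pass from one extension to the other inside the wedges. If $v$ is the difference of the two extensions, the passage over a height $2\delta$ costs $\int|v|^t\delta^{-t}$, so we need a Hardy inequality for $v$. In polar coordinates the weight $\delta$ is comparable to the radius $\rho$ away from the window, and the area element is $\rho\,d\rho$. The radial model is the case $s=2$ of the following inequality.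

\begin{lemma}\label{lem:radial}
Let $0<a<b$, $s\ge1$, $1\le t<\infty$, $t\ne s$, and let $F$ be absolutely continuous on $[a,b]$. Assume $F(a)=0$ if $t>s$, and $F(b)=0$ if $t<s$. Then
\[
\int_a^b|F|^t\rho^{s-1-t}\,d\rho\le\Big(\frac t{|s-t|}\Big)^t\int_a^b|F'|^t\rho^{s-1}\,d\rho .
\]
For $t=s$ no constant works uniformly in $b/a$, even if $F(a)=F(b)=0$.
\end{lemma}

\begin{proof}
Call the left side $J$ and integrate by parts. The boundary term $(s-t)^{-1}\big[|F|^t\rho^{s-t}\big]_a^b$ is $\le0$ in both cases, so $J\le\frac t{|s-t|}\int_a^b|F|^{t-1}|F'|\rho^{s-t}\,d\rho$. Write $\rho^{s-t}=\rho^{(s-1-t)(t-1)/t}\rho^{(s-1)/t}$; H\"older's inequality bounds the last integral by $J^{1-1/t}(\int_a^b|F'|^t\rho^{s-1}\,d\rho)^{1/t}$. For $t=s$ and $b>4a$ let $F=1$ on $[2a,b/2]$, $F(a)=F(b)=0$, linear in between. Then $J\ge\log\frac b{4a}$, while $\int_a^b|F'|^s\rho^{s-1}\,d\rho\le2^{s-1}+2^{s-1}$.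
\end{proof}

The difference $v$ vanishes on the window, because both extensions agree with $u$ there; this is the condition $F(a)=0$, and it serves for $t>2$. If the wedges are closed off at unit distance, beyond which the two halves are joined again, then $v$ vanishes there too; this is the condition $F(b)=0$, and it serves for $t<2$. At $t=2$ neither helps.

In $\mathbb R^n$ a single small window in the hyperplane $x_n=0$ gives the volume element $\rho^{n-1}d\rho$ and the critical exponent $s=n$. To lower $s$, use many windows, arranged so that about $\ell^{-d}$ cubes of side $\ell$ are needed to cover them. The scale $\ell$ then contributes $\ell^{-d}\ell^{n-t}=\ell^{s-t}$ with $s=n-d$. The windows lie in a hyperplane and we leave gaps between them at every scale, which leads to $0\le d<n-1$, that is, $1<s\le n$. Finally, placing copies with more and more scales side by side turns a norm that blows up into a function without extension. The construction reaches no exponent above $n$, and by Theorem~\ref{thm:positive} no construction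 does once $E$ is bounded for some $p\ge n$ below that exponent and some $q$ above it.

\section{Notation and standard facts}\label{sec:tools}

We write $|A|$ for Lebesgue measure, $f_A=|A|^{-1}\int_Af$ for the mean of $f$ over $A$, $B(x,\rho)$ for open Euclidean balls, and $\omega_n=|B(0,1)|$. The letters $C,c$ denote positive constants that may change from line to line. Below, $G$ and $G'$ are open subsets of $\mathbb R^n$.

\begin{enumerate}
\item[(F1)] \emph{Poincar\'e's inequality.} Let $D$ be a ball or a box, $1\le t<\infty$, $f\in W^{1,t}(D)$. Then $\|f-f_D\|_{L^t(D)}\le C\operatorname{diam}(D)\|\nabla f\|_{L^t(D)}$, where $C$ does not change when $D$ is translated or dilated. If $A,A'\subset D$ have measure at least $\kappa|D|$, then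
\begin{equation}\label{eq:means}
|f_A-f_{A'}|\le C\kappa^{-1}\operatorname{diam}(D)\,|D|^{-1/t}\,\|\nabla f\|_{L^t(D)},
\end{equation}
since $|f_A-f_D|\le\kappa^{-1}|D|^{-1}\int_D|f-f_D|\le\kappa^{-1}|D|^{-1/t}\|f-f_D\|_{L^t(D)}$.
\item[(F2)] \emph{Maximal function.} The non-centered maximal function $Mf(x)=\sup_{B\ni x}|f|_B$, with the supremum over all balls containing $x$, satisfies $\|Mf\|_{L^t}\le C\|f\|_{L^t}$ for $t>1$. Almost every $x$ is a Lebesgue point of a locally integrable $f$, meaning that $|f-f(x)|_{B(x,\rho)}\to0$ as $\rho\to0$.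
\item[(F3)] \emph{Lipschitz functions.} An $L$-Lipschitz function is weakly differentiable with $|\nabla f|\le L$ a.e. On a convex open set, $f\in W^{1,\infty}$ has a representative that is $\|\nabla f\|_{L^\infty}$-Lipschitz. If $f\in W^{1,1}_{\mathrm{loc}}(G)$, then $\nabla f=0$ a.e.\ on $\{f=0\}$, truncations of $f$ do not increase $|\nabla f|$, and $\psi f\in W^{1,1}_{\mathrm{loc}}(G)$ with $\nabla(\psi f)=\psi\nabla f+f\nabla\psi$ for locally Lipschitz $\psi$. An $L$-Lipschitz function $u$ on a nonempty set $F\subset\mathbb R^n$ has the $L$-Lipschitz extension $x\mapsto\inf_{y\in F}(u(y)+L|x-y|)$ to $\mathbb R^n$ (McShane's formula).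
\item[(F4)] \emph{Absolute continuity on lines.} Every $f\in W^{1,1}_{\mathrm{loc}}(G)$ has a representative that is locally absolutely continuous on $G\cap L$ for almost every line $L$ parallel to a coordinate axis, and its derivatives along these lines are the weak partial derivatives. Conversely, let $f\in L^1_{\mathrm{loc}}(G)$, and suppose that for each $k$ and almost every line $L$ parallel to $e_k$ the function $f$ agrees a.e.\ on $G\cap L$ with a locally absolutely continuous function, and that the resulting derivative $\partial_kf$ lies in $L^1_{\mathrm{loc}}(G)$. Then $f\in W^{1,1}_{\mathrm{loc}}(G)$, by Fubini's theorem and integration by parts on each line.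
\item[(F5)] \emph{Change of variables.} If $\Psi:G\to G'$ is a bi-Lipschitz homeomorphism and $f\in W^{1,t}(G')$, $1\le t\le\infty$, then $f\circ\Psi\in W^{1,t}(G)$, the chain rule holds a.e., and $\|f\circ\Psi\|_{W^{1,t}(G)}\le C\|f\|_{W^{1,t}(G')}$ with $C$ depending only on $n$ and the Lipschitz constants of $\Psi^{\pm1}$. Smooth diffeomorphisms preserve $W^{1,1}_{\mathrm{loc}}$.
\item[(F6)] \emph{Morrey's inequality on spheres.} Let $n\ge2$, $U\in W^{1,n}_{\mathrm{loc}}(\mathbb R^n)$, $x\in\mathbb R^n$, and $\Gamma_\tau=\partial B(x,\tau)$ with surface measure $\sigma$. For a.e.\ $\tau>0$,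
\[
\operatorname*{ess\,osc}_{\Gamma_\tau}U\le C_*\,\tau^{1/n}\Big(\int_{\Gamma_\tau}|\nabla U|^n\,d\sigma\Big)^{1/n},\qquad C_*=C_*(n).
\]
Indeed, $U|_{\Gamma_\tau}\in W^{1,n}(\Gamma_\tau)$ for a.e.\ $\tau$, the exponent $n$ exceeds the dimension $n-1$ of the sphere, and the power of $\tau$ comes from scaling. For $n=2$ this is the Cauchy--Schwarz inequality applied to $\int_{\Gamma_\tau}|\nabla U|\,d\sigma$.
\end{enumerate}

\section{The criterion}\label{sec:criterion}

We prove Theorem~\ref{thm:criterion}. The implication (i)$\Rightarrow$(ii) is immediate.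

\begin{proof}[Proof of (ii)$\Rightarrow$(iii)]
Let $V\in W^{1,r}(\mathbb R^n)$ extend $u$ and put $g=M|\nabla V|$. Let $B'\subset B''$ be balls with radii $\rho'\le\rho''\le2\rho'$. By \eqref{eq:means} with $t=1$,
\[
|V_{B'}-V_{B''}|\le C\rho''\,|\nabla V|_{B''}\le C\rho''g(z)\qquad\text{for all }z\in B''.
\]
Let $x\ne y$ be Lebesgue points of $V$ in $\Omega$ and $\rho=|x-y|$. Since $V_{B(x,2^{-j}\rho)}\to V(x)$, summing over the pairs $B(x,2^{-j-1}\rho)\subset B(x,2^{-j}\rho)$ gives $|V(x)-V_{B(x,\rho)}|\le C\rho g(x)$, and in the same way $|V(y)-V_{B(y,\rho)}|\le C\rho g(y)$. Both $B(x,\rho)$ and $B(y,\rho)$ lie in $B(x,2\rho)$, so their means differ from $V_{B(x,2\rho)}$ by at most $C\rho g(x)$. Hence $|V(x)-V(y)|\le C|x-y|(g(x)+g(y))$. Since $r>p\ge1$, (F2) gives $g\in L^r$, and $h=Cg$ works.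
\end{proof}

\begin{proof}[Proof of (iii)$\Rightarrow$(i)]
Condition (iii) produces the splitting described in Section~\ref{sec:intro}. Let $u\in W^{1,r}(\Omega)$, let $h$ be as in (iii) with exceptional null set $N$, and put $H=h+|u|+|\nabla u|\in L^r(\Omega)$. Fix $\mu>0$ and let $F_\mu=\{H\le\mu\}\setminus N$. On $F_\mu$ the function $u$ is $2\mu$-Lipschitz and $|u|\le\mu$. Extend $u|_{F_\mu}$ by McShane's formula and truncate at $\pm\mu$; this gives a $2\mu$-Lipschitz function $G$ on $\mathbb R^n$ with $|G|\le\mu$ and $G=u$ on $F_\mu$. (If $F_\mu=\emptyset$, put $G=0$.) As $\Omega$ is bounded, $G\in W^{1,q}(\Omega)$ and $b=u-G\in W^{1,p}(\Omega)$.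

On $F_\mu$ we have $b=0$, hence $\nabla b=0$ a.e.\ by (F3), and $|G|+|\nabla G|=|u|+|\nabla u|\le H$ a.e. On $\{H>\mu\}$ we have $|G|+|\nabla G|\le3\mu$ and $|b|+|\nabla b|\le H+3\mu\le4H$. Therefore
\[
\|b\|^p_{W^{1,p}(\Omega)}\le8^p\int_{\{H>\mu\}}H^p,\qquad
\|G\|^q_{W^{1,q}(\Omega)}\le2^q\int_{\{H\le\mu\}}H^q+(6\mu)^q|\{H>\mu\}|,
\]
the second bound for $q<\infty$. Write $\Lambda f=|Ef|+|\nabla Ef|$, so that $\|\Lambda f\|_{L^t(\mathbb R^n)}\le C_t\|f\|_{W^{1,t}(\Omega)}$ for $t=p,q$. By linearity $\Lambda u\le\Lambda G+\Lambda b$.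

Let $q<\infty$. Chebyshev's inequality gives
\[
|\{\Lambda u>2\mu\}|\le C\mu^{-q}\int_{\{H\le\mu\}}H^q+C|\{H>\mu\}|+C\mu^{-p}\int_{\{H>\mu\}}H^p .
\]
Multiply by $\mu^{r-1}$ and integrate over $\mu\in(0,\infty)$. The left side becomes $2^{-r}r^{-1}\int_{\mathbb R^n}(\Lambda u)^r$. On the right, Fubini's theorem and
\[
\int_H^\infty\mu^{r-1-q}d\mu=\frac{H^{r-q}}{q-r},\qquad\int_0^H\mu^{r-1}d\mu=\frac{H^r}r,\qquad\int_0^H\mu^{r-1-p}d\mu=\frac{H^{r-p}}{r-p}
\]
turn each term into a multiple of $\int_\Omega H^r$; here $p<r<q$ is used. So $\Lambda u\in L^r(\mathbb R^n)$. If $q=\infty$, then $\Lambda G\le3C_\infty\mu$ a.e., so $|\{\Lambda u>(3C_\infty+1)\mu\}|\le|\{\Lambda b>\mu\}|\le C\mu^{-p}\int_{\{H>\mu\}}H^p$, and the third integral gives the same conclusion.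

Thus $E$ maps $W^{1,r}(\Omega)$ into $W^{1,r}(\mathbb R^n)$. Condition (iii) contains no bound on $\|h\|_{L^r}$, so we obtain boundedness from the closed graph theorem. Let $u_k\to u$ in $W^{1,r}(\Omega)$ and $Eu_k\to w$ in $W^{1,r}(\mathbb R^n)$. Then $u_k\to u$ in $W^{1,p}(\Omega)$, so $Eu_k\to Eu$ in $W^{1,p}(\mathbb R^n)$, and $w=Eu$ because a subsequence converges a.e.\ to both.
\end{proof}

\section{The case $p\ge n$}\label{sec:positive}

To prove Theorem~\ref{thm:positive} we verify condition (iii) of Theorem~\ref{thm:criterion} for $r\in(p,q)$. If $n=1$, then $\Omega$ is an interval, and the continuous representative of $u$ satisfies $|u(x)-u(y)|\le|\int_x^y|u'|\,|\le|x-y|\,M(|u'|1_\Omega)(x)$. Since $r>1$, $h=M(|u'|1_\Omega)$ works. From now on $2\le n\le p<\infty$. Only the bound for the exponent $p$ is used in this section, and constants may depend on $n$, $p$, $\Omega$ and $C_p$.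

We would like to repeat the proof of (ii)$\Rightarrow$(iii) inside $\Omega$, and for this we need a local Poincar\'e inequality on $B\cap\Omega$. The operator $E$ gives only a global one: $\nabla Eu$ on $B$ is controlled by the norm of $u$ on all of $\Omega$. So we cut $u$ off before extending it, and the gradient of the cutoff must cost less than what we want to prove. For $p\ge n$ a logarithmic cutoff achieves this, provided the function that is cut off is bounded. We therefore truncate $u$ between two levels, and medians replace means. To compare medians on different balls we first need to know that $\Omega$ fills a fixed portion of each small ball.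

\begin{lemma}\label{lem:density}
There are $c_1,\rho_1>0$ such that $|B(x,\rho)\cap\Omega|\ge c_1\rho^n$ for all $x\in\Omega$ and $0<\rho\le\rho_1$.
\end{lemma}

\begin{proof}
Let $\rho_1=\min(1,\operatorname{diam}\Omega/5)$, $B=B(x,\rho)$, $2B=B(x,2\rho)$. A set inside $\overline{2B}$ has diameter at most $4\rho<\operatorname{diam}\Omega$, so $\Omega\not\subset\overline{2B}$. Since $\Omega$ is connected and contains $x$, it meets every sphere $\Gamma_\tau=\partial B(x,\tau)$, $0<\tau<2\rho$, and $\Gamma_\tau\cap\Omega$ is relatively open, so it has positive $\sigma$-measure. Let $u(z)=\min(1,(2-2|z-x|/\rho)_+)$ on $\Omega$. Then $u=1$ for $|z-x|\le\rho/2$, $u=0$ for $|z-x|\ge\rho$, $|\nabla u|\le2/\rho$, and so $\|u\|_{W^{1,p}(\Omega)}\le3\rho^{-1}|B\cap\Omega|^{1/p}$. Let $U=Eu$; as $p\ge n$, $U\in W^{1,n}_{\mathrm{loc}}(\mathbb R^n)$. We claim that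
\begin{equation}\label{eq:capacity}
\|\nabla U\|_{L^n(2B)}\ge c(n)>0 .
\end{equation}
The lemma follows, since H\"older's inequality then gives
\[
c\le C\rho^{1-n/p}\|\nabla U\|_{L^p(\mathbb R^n)}\le C\rho^{-n/p}|B\cap\Omega|^{1/p}.
\]

To prove \eqref{eq:capacity}, let $\bar U=U_{2B}$. If $\bar U\le\frac12$, put $L=(0,\rho/2)$ and $\kappa=1$; otherwise put $L=(\rho,3\rho/2)$ and $\kappa=0$. Then $|\kappa-\bar U|\ge\frac12$, and by integration in polar coordinates $U=\kappa$ $\sigma$-a.e.\ on $\Gamma_\tau\cap\Omega$ for a.e.\ $\tau\in L$. Either $U$ is nearly constant on many of these spheres, and then it is far from its mean on a large set, or it oscillates on many of them. Let $e(\tau)=\int_{\Gamma_\tau}|\nabla U|^n\,d\sigma$ and $J=\{\tau\in L:\ C_*\tau^{1/n}e(\tau)^{1/n}\le\frac14\}$. By (F6), for a.e.\ $\tau\in J$ we have $|U-\kappa|\le\frac14$, hence $|U-\bar U|\ge\frac14$, $\sigma$-a.e.\ on $\Gamma_\tau$.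

If $|J|\ge\rho/4$, then $\bigcup_{\tau\in J}\Gamma_\tau$ has measure $n\omega_n\int_J\tau^{n-1}d\tau\ge\omega_n(\rho/4)^n$, and (F1) and H\"older's inequality give
\[
\tfrac14\omega_n(\rho/4)^n\le\int_{2B}|U-\bar U|\le C\rho\int_{2B}|\nabla U|\le C\rho^n\|\nabla U\|_{L^n(2B)} .
\]
If $|J|<\rho/4$, then $|L\setminus J|\ge\rho/4$ and $e(\tau)\ge(4C_*)^{-n}\tau^{-1}\ge(4C_*)^{-n}(2\rho)^{-1}$ on $L\setminus J$, so $\int_{2B}|\nabla U|^n\ge(4C_*)^{-n}/8$.
\end{proof}

The next lemma is the local Poincar\'e inequality, stated for level sets.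

\begin{lemma}\label{lem:levels}
For every $\varepsilon>0$ there are $R>1$, $C$ and $\rho_0>0$ with the following property. Let $x\in\Omega$, $0<\rho\le\rho_0$, $B=B(x,\rho)$, $u\in W^{1,p}(\Omega)$ and $\alpha<\beta$. If $\{u\le\alpha\}\cap B\cap\Omega$ and $\{u\ge\beta\}\cap B\cap\Omega$ both have measure at least $\varepsilon|B|$, then
\[
(\beta-\alpha)^p\le C\rho^{p-n}\int_{\Omega\cap B(x,R\rho)}|\nabla u|^p .
\]
\end{lemma}

\begin{proof}
Let $w=\min(1,\max(0,\frac{u-\alpha}{\beta-\alpha}))$. Let $\Phi=1$ on $B$, $\Phi=0$ off $B(x,R\rho)$, and $\Phi(z)=1-\log(|z-x|/\rho)/\log R$ in between, where $|\nabla\Phi|=(|z-x|\log R)^{-1}$. Since $p\ge n$, we have $\tau^{n-p}\le\rho^{n-p}$ for $\tau\ge\rho$, so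
\[
\int_{\mathbb R^n}|\nabla\Phi|^p=\frac{n\omega_n}{(\log R)^p}\int_\rho^{R\rho}\tau^{n-p}\,\frac{d\tau}\tau\le n\omega_n\,\rho^{n-p}(\log R)^{1-p}.
\]
Let $v=\Phi w$. Then $0\le v\le1$, $v=0$ off $B(x,R\rho)$, and $|\nabla v|\le|\nabla\Phi|+(\beta-\alpha)^{-1}|\nabla u|1_{B(x,R\rho)}$, so
\[
\|v\|^p_{W^{1,p}(\Omega)}\le C'\rho^{n-p}\big((\log R)^{1-p}+R^n\rho^p\big)+C'(\beta-\alpha)^{-p}\int_{\Omega\cap B(x,R\rho)}|\nabla u|^p
\]
with $C'=C'(n,p)$. The function $V=Ev$ equals $w$ on $B\cap\Omega$, so it takes each of the values $0$ and $1$ on a subset of $B$ of measure at least $\varepsilon|B|$. On one of these subsets $|V-V_B|\ge\frac12$. By (F1), $2^{-p}\varepsilon|B|\le\int_B|V-V_B|^p\le C\rho^p\int_B|\nabla V|^p$, and therefore $c_\varepsilon\rho^{n-p}\le\|v\|^p_{W^{1,p}(\Omega)}$. Since $p>1$, we can choose $R$ with $C'(\log R)^{1-p}\le c_\varepsilon/4$ and then $\rho_0$ with $C'R^n\rho_0^p\le c_\varepsilon/4$. What remains is $\frac12c_\varepsilon\rho^{n-p}\le C'(\beta-\alpha)^{-p}\int_{\Omega\cap B(x,R\rho)}|\nabla u|^p$.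
\end{proof}

\begin{remark}
For $p<n$ no cutoff is cheap. If $\Phi$ is Lipschitz, compactly supported and equal to $1$ on $B$, the Sobolev inequality $\|\Phi\|_{L^{np/(n-p)}}\le C\|\nabla\Phi\|_{L^p}$ gives $\int|\nabla\Phi|^p\ge c\rho^{n-p}$ with $c=c(n,p)$, which is the size of the term that has to absorb it.
\end{remark}

\begin{proof}[Proof of Theorem~\ref{thm:positive} for $n\ge2$]
Let $u\in W^{1,r}(\Omega)\subset W^{1,p}(\Omega)$ and $g=(M(|\nabla u|^p1_\Omega))^{1/p}$. Since $r/p>1$, (F2) gives $\|g\|_{L^r}\le C\|\nabla u\|_{L^r(\Omega)}$. For a ball $B$ centered in $\Omega$ let $m_B=\inf\{\tau:|\{u\le\tau\}\cap B\cap\Omega|\ge\frac12|B\cap\Omega|\}$. This is a median: $\{u\le m_B\}$ and $\{u\ge m_B\}$ each occupy at least half of $B\cap\Omega$.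

Let $\varepsilon=2^{-n-1}c_1/\omega_n$, take $R,\rho_0$ from Lemma~\ref{lem:levels}, and put $\rho_2=\frac12\min(\rho_0,\rho_1)$. Let $B'\subset B''$ be balls centered in $\Omega$ with radii $\rho'\le\rho''\le\min(2\rho',2\rho_2)$. By Lemma~\ref{lem:density}, half of $|B'\cap\Omega|$ and half of $|B''\cap\Omega|$ are at least $\frac12c_1(\rho''/2)^n=\varepsilon|B''|$. So if $m_{B'}\ne m_{B''}$, Lemma~\ref{lem:levels} applies on $B''$ with $\{\alpha,\beta\}=\{m_{B'},m_{B''}\}$. The concentric ball of radius $R\rho''$ contains every $z\in B''$, so the integral in the lemma is at most $\omega_n(R\rho'')^ng(z)^p$, and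
\begin{equation}\label{eq:medians}
|m_{B'}-m_{B''}|\le C\rho''g(z)\qquad\text{for all }z\in B''.
\end{equation}

Let $x\in\Omega$ be a Lebesgue point of $u$ and $\eta>0$. For small $\tau$ we have $B(x,\tau)\subset\Omega$, and by Chebyshev's inequality $\{|u-u(x)|>\eta\}$ occupies less than half of $B(x,\tau)$. A median above $u(x)+\eta$ or below $u(x)-\eta$ would contradict this, so $m_{B(x,\tau)}\to u(x)$ as $\tau\to0$. Now the chain of balls in the proof of (ii)$\Rightarrow$(iii), with \eqref{eq:medians} in place of the estimate for means, gives $|u(x)-u(y)|\le C|x-y|(g(x)+g(y))$ for Lebesgue points $x,y\in\Omega$ with $|x-y|\le\rho_2$; all balls in the chain are centered at $x$ or $y$ and have radius at most $2\rho_2$. If $|x-y|>\rho_2$, then $|u(x)-u(y)|\le\rho_2^{-1}|x-y|(|u(x)|+|u(y)|)$. So (iii) holds with $h=C(g+|u|)\in L^r(\Omega)$, and Theorem~\ref{thm:criterion} finishes the proof.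
\end{proof}

\section{Blocks of windows and the domain}\label{sec:domain}

Fix $n\ge2$ and $S$ as in Theorem~\ref{thm:counter}. Points are written $x=(x',x_n)\in\mathbb R^{n-1}\times\mathbb R$. All distances in $\mathbb R^{n-1}$, and all distances with subscript $\infty$, are taken in the sup-norm; a function that is $1$-Lipschitz for the sup-norm is $1$-Lipschitz for the Euclidean norm. Cubes are closed and have sides parallel to the axes, $\ell(Q)$ is the side of $Q$, $Q^\circ$ its interior, and $2Q$ the concentric cube of side $2\ell(Q)$.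

Let $s_*=\min S>1$. Since $n-s_*<n-1$, there is $\lambda\in[\frac14,\frac12)$ with $\lambda^{-(n-s_*)}\le2^{n-1}$. Fix it and put $\gamma=(1-2\lambda)/4\in(0,\frac18]$ and $\ell_j=\lambda^j$. The number $\lambda$ is the ratio between consecutive scales, and $\gamma$ measures the gaps.

\subsection*{The block of type $(s,m)$}
Let $s\in S$, $m\ge2$ an integer, and $d=n-s\in[0,n-s_*]$. We want about $\ell_j^{-d}$ cubes of side $\ell_j$ in generation $j$, with the same $\lambda$ for all $s$. This is done by letting each cube have either one child or $2^{n-1}$ children, in the right proportion. Define $\theta$ by $2^{(n-1)\theta}=\lambda^{-d}$; then $\theta\in[0,1]$ by the choice of $\lambda$. Put $N_j=2^{(n-1)\lfloor\theta j\rfloor}$. Then $N_0=1$, $N_j/N_{j-1}\in\{1,2^{n-1}\}$, and, because $\lfloor\theta j\rfloor-\lfloor\theta k\rfloor$ differs from $\theta(j-k)$ by less than $1$,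
\begin{equation}\label{eq:count}
2^{-(n-1)}\lambda^{-d(j-k)}\le\frac{N_j}{N_k}\le2^{n-1}\lambda^{-d(j-k)}\quad(j\ge k),\qquad N_j\le\lambda^{-dj}.
\end{equation}
Let $P=[-\frac12,\frac12]^{n-1}$ and $\mathcal Q_0=\{P\}$. For $1\le j\le m$, each $Q\in\mathcal Q_{j-1}$ has $N_j/N_{j-1}$ \emph{children}, cubes of side $\ell_j$: either one, concentric with $Q$, or $2^{n-1}$, concentric with the dyadic subcubes of $Q$ of side $\frac12\ell_{j-1}$. The set $\mathcal Q_j$ consists of all these children and has $N_j$ elements. The cubes of $\mathcal Q_m$ are the \emph{windows}, and $\mathcal K$ is their union. For $x'\in P^\circ\setminus\mathcal K$ let $\delta(x')=\operatorname{dist}(x',\partial P\cup\mathcal K)$. For $Q\in\mathcal Q_j$, $0\le j\le m-1$, let $R_Q$ be $Q$ minus the union of its children; these sets partition $P\setminus\mathcal K$. For $s=n$ we have $N_j=1$ and there is one window, as in Section~\ref{sec:model}.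

The weight $\delta$ is comparable to $\ell(Q)$ on $R_Q$ except near $\partial P$ and near the windows. Call $x'\in P\setminus\mathcal K$ \emph{deep} if $\operatorname{dist}(x',\partial P)\ge\gamma$ and $\operatorname{dist}(x',\mathcal K)\ge\gamma\ell_m$.

\begin{lemma}\label{lem:geometry}
\begin{enumerate}
\item[(a)] If $Q'$ is a child of $Q$, then $\operatorname{dist}(Q',\partial Q)\ge\gamma\ell(Q)$. Distinct cubes of $\mathcal Q_j$ have distance at least $2\gamma\ell_{j-1}$.
\item[(b)] Every cube of $\mathcal Q_j$, $j\ge1$, has distance at least $\gamma$ from $\partial P$, and $\operatorname{dist}(\mathcal K,\partial P)\ge\gamma+\gamma\lambda$.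
\item[(c)] For $Q\in\mathcal Q_j$, $j\le m-1$, we have $|R_Q|\ge(1-(2\lambda)^{n-1})\ell_j^{n-1}$, and $\gamma\ell_{j+1}\le\delta(x')\le\ell_j$ for every deep $x'\in R_Q$.
\item[(d)] If $Q\in\mathcal Q_j$ and $1\le j\le m-2$, every point of $R_Q$ is deep.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) An only child has distance $\frac12(1-\lambda)\ell(Q)\ge\gamma\ell(Q)$ from $\partial Q$. Otherwise each child has distance $\frac12(\frac12-\lambda)\ell(Q)=\gamma\ell(Q)$ from the boundary of its dyadic subcube, so it has this distance from $\partial Q$, and two children are at least $2\gamma\ell(Q)$ apart. Distinct cubes of $\mathcal Q_j$ lie in distinct children of their last common ancestor, whose side is at least $\ell_{j-1}$.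

(b) The first claim holds because the cube lies in a cube of $\mathcal Q_1$. As $m\ge2$, a window lies in some $Q''\in\mathcal Q_2$ with parent $Q'\in\mathcal Q_1$. A segment from $y\in Q''$ to $z\in\partial P$ meets $\partial Q'$ at a point $w$, and $|y-z|_\infty=|y-w|_\infty+|w-z|_\infty\ge\gamma\lambda+\gamma$.

(c), (d) The children of $Q$ have total measure at most $2^{n-1}(\lambda\ell_j)^{n-1}$, and $\delta\le\ell_j$ on $R_Q\cap P^\circ$ because $Q$ contains a window. Let $x'\in R_Q$ and $j\le m-2$; we show $\operatorname{dist}(x',\mathcal K)\ge\gamma\ell_{j+1}$. A window inside $Q$ lies in a grandchild $Q''\subset Q'\subset Q$, and $x'\notin Q'$, so its distance from $x'$ is at least $\operatorname{dist}(Q'',\partial Q')\ge\gamma\ell_{j+1}$. A window not inside $Q$ lies in another cube of $\mathcal Q_j$, and (a) applies. Together with (b) this proves (d). For $j=m-1$ the bound $\operatorname{dist}(x',\mathcal K)\ge\gamma\ell_{j+1}$ is part of being deep. Since deep points also satisfy $\operatorname{dist}(x',\partial P)\ge\gamma\ge\gamma\ell_{j+1}$,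 (c) follows.
\end{proof}

\subsection*{The domain}
We need blocks with $m\to\infty$ and with $s$ close to every point of $S$. Let $(\sigma_k)_{k\ge1}$ be a sequence in $S$ with dense range (repetitions allowed), let $i\mapsto(k_i,m_i)$, $i\ge1$, be a bijective enumeration of the pairs $(k,m)$ with $k\ge1$, $m\ge2$, and put $s_i=\sigma_{k_i}$. Let $c_i=2^{-i}e_1\in\mathbb R^{n-1}$, $\varepsilon_i=2^{-i-3}$, and let $\Phi_i(x)=(c_i,0)+\varepsilon_ix$; we use the same letter for the induced map $x'\mapsto c_i+\varepsilon_ix'$ of $\mathbb R^{n-1}$. Put $P_i=\Phi_i(P)$ and $K_i=\Phi_i(\mathcal K)$, where $\mathcal K$ belongs to the block of type $(s_i,m_i)$. The cubes $2P_i$ lie in $[-1,1]^{n-1}$ and are disjoint, since consecutive centers are $2^{-i-1}$ apart and $\varepsilon_i+\varepsilon_{i+1}<2^{-i-1}$. Let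
\[
K=\mathbb R^{n-1}\setminus\bigcup_i(P_i^\circ\setminus K_i),\qquad\delta(x')=\operatorname{dist}(x',K).
\]
The set $K$ is closed, and $K\cap P_i=\partial P_i\cup K_i$. Hence on $P_i^\circ\setminus K_i$ the function $\delta$ is $\varepsilon_i$ times the function $\delta$ of the block, composed with $\Phi_i^{-1}$; in particular $\delta\le\varepsilon_1/2=\frac1{32}$ everywhere. The set $\{0\}\cup\bigcup_iP_i$ is closed, so its complement lies in $\operatorname{int}K$, and
\begin{equation}\label{eq:intK}
(2P_i^\circ\setminus P_i)\cup\operatorname{int}K_i\subset\operatorname{int}K .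
\end{equation}
The point $0$ and the points of $\partial P_i$ are limits of points of the rings $2P_i^\circ\setminus P_i$, and $K_i$ is the closure of its interior. So $K=\overline{\operatorname{int}K}$, and $\partial K\subset\{0\}\cup\bigcup_i(\partial P_i\cup\partial K_i)$ is a null set in $\mathbb R^{n-1}$.

Let $X=(-4,4)^n$, $O=\operatorname{int}K\cap(-4,4)^{n-1}$, $\Omega^\pm=\{x\in X:\pm x_n>\delta(x')\}$, and
\[
\Omega=X\setminus\{x:\ x'\notin\operatorname{int}K,\ |x_n|\le\delta(x')\}=\Omega^+\cup\Omega^-\cup(O\times\{0\});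
\]
see Figure~\ref{fig:block}. The removed set is closed, so $\Omega$ is open. Each of $\Omega^\pm$ is connected, since every point can be moved vertically to height $\pm3$, and the two are joined by the vertical segments in $O\times(-4,4)\subset\Omega$. So $\Omega$ is a bounded domain. Let $\Delta=\{x\in X:|x_n|<\delta(x')\}$ and $\Delta^\pm=\Delta\cap\{\pm x_n>0\}$. Up to the null set $\{|x_n|=\delta(x')\}$, the cube $X$ is the union of $\Omega^+$, $\Omega^-$ and $\Delta$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85]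
\filldraw[fill=gray!35] (0,0)--(0.65,0.65)--(1.3,0)--(0.65,-0.65)--cycle;
\filldraw[fill=gray!35] (2.2,0)--(2.5,0.3)--(2.8,0)--(2.5,-0.3)--cycle;
\filldraw[fill=gray!35] (3.7,0)--(5,1.3)--(6.3,0)--(5,-1.3)--cycle;
\filldraw[fill=gray!35] (7.2,0)--(7.5,0.3)--(7.8,0)--(7.5,-0.3)--cycle;
\filldraw[fill=gray!35] (8.7,0)--(9.35,0.65)--(10,0)--(9.35,-0.65)--cycle;
\draw[dashed] (-1.3,0)--(0,0) (1.3,0)--(2.2,0) (2.8,0)--(3.7,0) (6.3,0)--(7.2,0) (7.8,0)--(8.7,0) (10,0)--(11.3,0);
\node at (2.5,1.1) {$\Omega^+$};
\node at (2.5,-1.1) {$\Omega^-$};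
\draw[|-|] (0,-1.7)--(10,-1.7) node[midway,below] {$P_i$};
\end{tikzpicture}
\caption{The domain $\Omega$ near one block in the plane, with $\lambda=0.3$, two generations, and two children for every interval. The closed gray squares $\{|x_2|\le\delta(x_1)\}$ are removed. The upper part $\Omega^+$ and the lower part $\Omega^-$ are joined through the open dashed segments: the four windows, and the part of the line outside the interval $P_i$.}\label{fig:block}
\end{figure}

\section{The extension operator}\label{sec:operator}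

The sets $\Omega^\pm$ lie above and below Lipschitz graphs, so each of $u|_{\Omega^\pm}$ extends to $X$ by reflection, for all exponents at once. We then glue the two extensions across $\Delta$.

\begin{lemma}\label{lem:reflect}
Let $G'\subset\mathbb R^{n-1}$ be open and bounded, $\beta:G'\to(0,\infty)$ continuous and bounded, $\kappa>0$, $1\le t\le\infty$. Let $g\in W^{1,t}(G^+)$, where $G^+=\{(x',y):x'\in G',\ 0<y<\beta(x')\}$. Put $\tilde g=g$ on $G^+$ and $\tilde g(x',y)=g(x',-\kappa y)$ for $-\beta(x')/\kappa<y<0$. Then $\tilde g\in W^{1,t}(G)$, $G=\{-\beta/\kappa<y<\beta\}$, with norm at most $C(\kappa)\|g\|_{W^{1,t}(G^+)}$.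
\end{lemma}

\begin{proof}
Take the representative of $g$ from (F4). A horizontal line at height $y\ne0$ carries the values of $g$ on a line at height $y$ or $-\kappa y$, so $\tilde g$ is locally absolutely continuous on almost all horizontal lines parallel to an axis. For a.e.\ $x'$ the function $g(x',\cdot)$ is locally absolutely continuous with derivative integrable on $(0,\beta(x'))$, because $G^+$ is bounded. So it has a limit at $0$, both one-sided limits of $\tilde g(x',\cdot)$ at $0$ equal it, and $\tilde g(x',\cdot)$ is locally absolutely continuous across $0$. Finally $|\nabla\tilde g(x',y)|\le\max(1,\kappa)|\nabla g(x',-\kappa y)|$ for $y<0$, and the converse part of (F4) applies.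
\end{proof}

\subsection*{From $X$ to $\mathbb R^n$}
Applying Lemma~\ref{lem:reflect} with $\kappa=1$ across the faces of $X$, one coordinate at a time, extends a function $w$ on $X$ to $(-12,12)^n$. Multiply the result by a fixed function in $C_c^\infty((-8,8)^n)$ that equals $1$ on $X$, and call the product $E_0w$. The map $E_0$ is linear, $E_0w=w$ on $X$, and $E_0$ is bounded from $W^{1,t}(X)$ to $W^{1,t}(\mathbb R^n)$ for all $t\in[1,\infty]$.

\subsection*{From $\Omega^\pm$ to $X$}
For $u\in W^{1,1}(\Omega)$ let $U^+=u$ on $\Omega^+$ and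
\[
U^+(x)=u\big(x',\delta(x')+\tfrac12(\delta(x')-x_n)\big)\qquad\text{for }x\in X,\ x_n<\delta(x').
\]
The factor $\frac12$ keeps the reflected point inside $X$: its height lies between $\delta$ and $\frac12(3\delta+4)<4$. The shear $\Psi(x',y)=(x',y+\delta(x'))$ is a bi-Lipschitz homeomorphism of $\mathbb R^n$, since $\delta$ is $1$-Lipschitz. With $g=u\circ\Psi$ on $\{0<y<4-\delta\}$ we have $U^+\circ\Psi(x',y)=g(x',-y/2)$ for $-4-\delta<y<0$. By Lemma~\ref{lem:reflect} with $\beta=4-\delta$, $\kappa=\frac12$, and by (F5),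
\begin{equation}\label{eq:Upm}
\|U^+\|_{W^{1,t}(X)}\le C(n)\|u\|_{W^{1,t}(\Omega)}\qquad(1\le t\le\infty,\ u\in W^{1,t}(\Omega)).
\end{equation}
Define $U^-$ from $u|_{\Omega^-}$ by the mirror image of this formula under $x_n\mapsto-x_n$; it satisfies the same bound.

\subsection*{Gluing}
Let $\eta=1$ on $(-\infty,-1]$, $\eta=0$ on $[1,\infty)$, $\eta(\tau)=\frac12(1-\tau)$ on $[-1,1]$. Let $\psi(x)=\eta(x_n/\delta(x'))$ if $\delta(x')>0$ and $\psi(x)=1_{\{x_n<0\}}$ if $\delta(x')=0$. Put
\[
v=U^--U^+,\qquad w=U^++\psi v\quad\text{on }X,\qquad Eu=E_0w .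
\]
The map $u\mapsto Eu$ is linear. Since $\psi=0$ on $\Omega^+$ and $\psi=1$ on $\Omega^-$, we have $w=u$ a.e.\ in $\Omega$. The function $\psi$ is locally Lipschitz on $X\setminus(K\times\{0\})$: where $\delta>0$ this follows from the formula, and near a point with $x'\in K$, $x_n\ne0$ we are in $\Omega^+$ or $\Omega^-$, where $\psi$ is constant. In $\Delta$ we have $\psi=\frac12(1-x_n/\delta)$, so
\begin{equation}\label{eq:gradpsi}
|\nabla\psi|\le\tfrac12(\delta^{-1}+|x_n|\delta^{-2})1_\Delta\le\delta^{-1}1_\Delta\quad\text{a.e.}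
\end{equation}
The jump of $\psi$ across $O\times\{0\}$ does no harm, because $v$ vanishes there in the following sense. Over $O$ we have $\delta=0$, so $U^+=u$ above and $U^-=u$ below the hyperplane. Hence, a.e.\ on $O\times(-4,4)\subset\Omega$,
\begin{equation}\label{eq:zero}
v1_{\{x_n>0\}}=U^--u,\qquad v1_{\{x_n<0\}}=u-U^+,
\end{equation}
and for $u\in W^{1,t}(\Omega)$ both functions lie in $W^{1,t}(O\times(-4,4))$.

\begin{lemma}\label{lem:reduce}
Let $1\le t\le\infty$ and suppose that
\begin{equation}\label{eq:hardy}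
\|v\,\delta^{-1}\|_{L^t(\Delta)}\le C\|v\|_{W^{1,t}(X)}\qquad\text{for all }u\in W^{1,t}(\Omega).
\end{equation}
Then $E$ is bounded for the exponent $t$.
\end{lemma}

\begin{proof}
Let $N=\partial K\times\{0\}$, a closed set. The open set $X\setminus N$ is the union of $X\setminus(K\times\{0\})$ and $O\times(-4,4)$. On the first set $\psi v\in W^{1,1}_{\mathrm{loc}}$ by (F3), and on the second $\psi v=v1_{\{x_n<0\}}\in W^{1,t}$ by \eqref{eq:zero}. So $\psi v\in W^{1,1}_{\mathrm{loc}}(X\setminus N)$ with gradient $\psi\nabla v+v\nabla\psi$ a.e., and this gradient has $L^t(X)$ norm at most $C\|v\|_{W^{1,t}(X)}$ by \eqref{eq:gradpsi} and \eqref{eq:hardy}. Almost every vertical line misses $N$ because $\partial K$ is null, and every horizontal line outside the hyperplane $x_n=0$ misses $N$. By (F4), $\psi v$ has a representative that is locally absolutely continuous on $X\cap L$ for almost every line $L$ parallel to an axis, and the converse part of (F4) gives $\psi v\in W^{1,t}(X)$. Now use \eqref{eq:Upm} and the boundedness of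 $E_0$.
\end{proof}

The case $t=\infty$ of \eqref{eq:hardy} needs no information on the blocks. As $X$ is convex, $v$ has an $L$-Lipschitz representative with $L=\|\nabla v\|_{L^\infty(X)}$. By \eqref{eq:zero} and (F3), $v1_{\{x_n>0\}}$ has a continuous representative on $O\times(-4,4)$, which equals $v$ above and $0$ below the hyperplane. So $v=0$ on $O\times\{0\}$, and on $(K\cap[-1,1]^{n-1})\times\{0\}$ because $K=\overline{\operatorname{int}K}$. If $x\in\Delta$, then $x'\in P_i^\circ\setminus K_i$ for some $i$, and there is $z\in K\cap P_i$ with $|x'-z|_\infty=\delta(x')$. Thus $|v(x)|\le L|x-(z,0)|\le\sqrt n\,L\,\delta(x')$.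

\section{Hardy's inequality on a block}\label{sec:hardy}

It remains to prove \eqref{eq:hardy} for finite $t\notin S$. We prove a scale-invariant inequality on one block, with a constant that does not depend on the number $m$ of generations.

\begin{proposition}\label{prop:block}
Let $1\le t<\infty$, $t\notin S$, and consider a block of type $(s,m)$. Let $\Delta^+_*=\{x'\in P^\circ\setminus\mathcal K,\ 0<x_n<\delta(x')\}$ and $Z=(2P^\circ\setminus P)\cup\operatorname{int}\mathcal K$. Let $f\in W^{1,t}(2P^\circ\times(0,1))$, and suppose that its extension $\bar f$ by $0$ to $x_n\le0$ lies in $W^{1,1}_{\mathrm{loc}}$ of the open set $(2P^\circ\times(0,1))\cup(Z\times(-1,1))$. Then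
\[
\int_{\Delta^+_*}|f|^t\delta^{-t}\le C\,I,\qquad I=\int_{2P^\circ\times(0,1)}|\nabla f|^t,
\]
with $C$ depending only on $n$, $t$, $\lambda$ and $\operatorname{dist}(t,S)$.
\end{proposition}

\begin{proof}[Proof of Theorem~\ref{thm:counter}(a), assuming Proposition~\ref{prop:block}]
Let $t\notin S$ be finite and $u\in W^{1,t}(\Omega)$. Apply the proposition to $f=v\circ\Phi_i$. The hypothesis holds by \eqref{eq:zero} and \eqref{eq:intK}, since $\Phi_i(Z)\subset O$. Under $\Phi_i$ both sides are multiplied by $\varepsilon_i^{n-t}$, so the integral of $|v|^t\delta^{-t}$ over the part of $\Delta^+$ above $P_i^\circ\setminus K_i$ is at most $C\int_{2P_i\times(0,\varepsilon_i)}|\nabla v|^t$. These parts cover $\Delta^+$, the boxes $2P_i\times(0,\varepsilon_i)\subset X$ are disjoint, and $C$ does not depend on $i$; here we use that $S$ is closed, so that $\operatorname{dist}(t,S)>0$. Summing over $i$ gives the bound on $\Delta^+$. Replacing $x_n$ by $-x_n$ and using the second identity in \eqref{eq:zero} gives it on $\Delta^-$.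 By Lemma~\ref{lem:reduce}, $E$ is bounded for every $t\in[1,\infty]\setminus S$. Since $1\notin S$, this includes $t=1$.
\end{proof}

The summation explains the role of the ring $2P^\circ\setminus P$: an inequality with $\int|f|^t$ on the right would acquire the factor $\varepsilon_i^{-t}$ after scaling.

Near $\partial P$ and near the boundary of a window, $\delta$ tends to $0$, but a large piece of the set where $f$ vanishes is close by. There we reach it by rotating around the edge, which works for every $t$.

\begin{lemma}\label{lem:edge}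
Let $1\le t<\infty$, let $Q\subset\mathbb R^{n-1}$ be a cube with center $c$ and side $\ell$, let $0<\beta\le\ell/4$ and $\nu\in\{1,-1\}$. Put $\xi(x)=\nu(|x'-c|_\infty-\frac\ell2)$, $\rho(x)=(\xi(x)^2+x_n^2)^{1/2}$, and
\[
A=\{\rho<\beta,\ x_n>0\},\qquad A'=\{\rho<\beta,\ \xi<0\}.
\]
If $g\in W^{1,1}_{\mathrm{loc}}(A\cup A')$ and $g=0$ a.e.\ on $A'\cap\{x_n<0\}$, then $\int_A|g|^t\rho^{-t}\le C(n,t)\int_A|\nabla g|^t$.
\end{lemma}

\begin{proof}
Let $\Sigma$ be one of the $2(n-1)$ relatively open faces of $[-1,1]^{n-1}$, with measure $d\omega=d\mathcal H^{n-2}$ (for $n=2$, a point with unit mass). On the cone over $\Sigma$ write $x'=c+\tau\omega$ with $\tau=|x'-c|_\infty$, $\omega\in\Sigma$; then $dx'=\tau^{n-2}d\tau\,d\omega$. Taking polar coordinates in the $(\xi,x_n)$-plane, define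
\[
\Theta(\rho,\vartheta,\omega)=\big(c+\tau\omega,\ \rho\sin\vartheta\big),\quad\tau=\tfrac\ell2+\nu\rho\cos\vartheta,\qquad\text{on }(0,\beta)\times(0,\tfrac{3\pi}2)\times\Sigma .
\]
Here $\frac\ell4<\tau<\frac{3\ell}4$ and $\xi\circ\Theta=\rho\cos\vartheta$. So $\Theta$ is a diffeomorphism onto its image with volume element $\tau^{n-2}\rho\,d\rho\,d\vartheta\,d\omega$; it maps $\{\vartheta<\pi\}$ into $A$, $\{\vartheta>\frac\pi2\}$ into $A'$, and $\{\vartheta>\pi\}$ into $A'\cap\{x_n<0\}$. By (F5) and (F4), for a.e.\ $(\rho,\omega)$ the function $\vartheta\mapsto g\circ\Theta$ is locally absolutely continuous on $(0,\frac{3\pi}2)$ and vanishes on $[\pi,\frac{3\pi}2)$. Since $|\partial_\vartheta\Theta|\le\sqrt n\,\rho$, for $0<\vartheta<\pi$ we get $|g\circ\Theta|\le\sqrt n\,\rho\int_0^\pi|\nabla g|\circ\Theta\,d\vartheta'$, hence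
\[
|g\circ\Theta|^t\rho^{-t}\le n^{t/2}\pi^{t-1}\int_0^\pi|\nabla g|^t\circ\Theta\,d\vartheta' .
\]
Integrate against the volume element over $\vartheta\in(0,\pi)$, use that two values of $\tau$ differ by a factor of at most $3$, and sum over the faces. The images of $\{\vartheta<\pi\}$ are disjoint and cover $A$ up to a null set, so $C=3^{n-2}n^{t/2}\pi^t$ works.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:block}]
A point of $P^\circ\setminus\mathcal K$ is deep, or within $\gamma\ell_m$ of a window, or within $\gamma$ of $\partial P$. We bound the integral over the three parts of $\Delta^+_*$.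

\emph{Step 1: collars of windows.} Let $Q$ be a window, $\ell=\ell_m$, and $0<\operatorname{dist}(x',Q)<\gamma\ell$. By Lemma~\ref{lem:geometry}, other windows have distance at least $2\gamma\ell/\lambda\ge4\gamma\ell$ from $Q$, and $\operatorname{dist}(Q,\partial P)\ge\gamma\ge4\gamma\ell$ since $\ell\le\lambda^2<\frac14$. So $\delta(x')=\operatorname{dist}(x',Q)=\xi$ in the notation of Lemma~\ref{lem:edge} with $\nu=1$. Take $\beta=\sqrt2\gamma\ell<\ell/4$. Then $A=A_Q$ lies over the $\beta$-neighborhood of $Q$, so $A_Q\subset P^\circ\times(0,1)$, and the sets $A_Q$ are disjoint for distinct windows because $2\sqrt2\gamma\ell<4\gamma\ell$. Also $A'\subset Q^\circ\times(-1,1)$, so the lemma applies to $\bar f$. If $0<x_n<\delta(x')$, then $\rho<\sqrt2\,\delta<\beta$, so $x\in A_Q$ and $\delta^{-t}\le2^{t/2}\rho^{-t}$. Summing over the windows bounds this part by $CI$.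

\emph{Step 2: collar of $\partial P$.} Apply Lemma~\ref{lem:edge} to $Q=P$ with $\nu=-1$ and $\beta=\sqrt2\gamma<\frac14$. Then $A\subset2P^\circ\times(0,1)$ and $A'\subset(2P^\circ\setminus P)\times(-1,1)$. Let $x'\in P^\circ$ with $\xi=\operatorname{dist}(x',\partial P)<\gamma$. By Lemma~\ref{lem:geometry}(b), $\operatorname{dist}(x',\mathcal K)\ge\gamma\lambda\ge\lambda\xi$, so $\lambda\xi\le\delta(x')\le\xi$. If $0<x_n<\delta(x')$, then $\rho<\sqrt2\,\xi<\beta$, so $x\in A$ and $\delta^{-t}\le\lambda^{-t}2^{t/2}\rho^{-t}$. This part is at most $CI$.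

\emph{Step 3: deep points, reduction to means.} By Lemma~\ref{lem:geometry}(c), this part is at most
\[
(\gamma\lambda)^{-t}\sum_{j=0}^{m-1}\sum_{Q\in\mathcal Q_j}\ell_j^{-t}\int_{R_Q\times(0,\ell_j)}|f|^t .
\]
We replace $f$ near $Q$ by one number, its mean over a box above $Q$ at height comparable to $\ell(Q)$. These means play the role of $F(\rho)$, $\rho=\ell_j$, in Lemma~\ref{lem:radial}. For $Q\in\mathcal Q_j$, $0\le j\le m$, let $T_Q=Q\times(\ell_{j+1},\ell_j)$. Let $j\le m-1$ and $\ell=\ell_j$. By (F4), for a.e.\ $x'\in R_Q$ and all $x_n\in(0,\ell)$, $y\in(\lambda\ell,\ell)$,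
\[
|f(x',x_n)|^t\le2^{t-1}|f(x',y)|^t+2^{t-1}\ell^{t-1}\int_0^\ell|\partial_nf(x',\tau)|^t\,d\tau .
\]
Average in $y$, integrate in $(x',x_n)$, use $1-\lambda>\frac12$, and then apply (F1) on $T_Q$:
\[
\int_{R_Q\times(0,\ell)}|f|^t\le2^t\int_{T_Q}|f|^t+2^{t-1}\ell^t\int_{R_Q\times(0,\ell)}|\nabla f|^t,
\]
\[
\int_{T_Q}|f|^t\le C\ell^t\int_{T_Q}|\nabla f|^t+C\ell^n|f_{T_Q}|^t .
\]
The sets $R_Q\times(0,\ell(Q))$ are disjoint. The boxes $T_Q$ are disjoint as well: within a generation the cubes are disjoint, and different generations have disjoint heights. So the gradient terms add up to at most $CI$, and it remains to show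
\begin{equation}\label{eq:discrete}
\sum_{j=0}^{m-1}\alpha_j^t\le CI,\qquad\alpha_j=\ell_j^{\,n/t-1}\Big(\sum_{Q\in\mathcal Q_j}|f_{T_Q}|^t\Big)^{1/t}.
\end{equation}

\emph{Step 4: increments between generations.} For $Q\in\mathcal Q_j$, $j\le m-1$, let $\widehat T_Q=Q\times(\ell_{j+2},\ell_j)$ and $g(Q)=\|\nabla f\|_{L^t(\widehat T_Q)}$. If $Q'$ is a child of $Q$, then $T_Q$ and $T_{Q'}$ lie in $\widehat T_Q$ and fill a portion of it that depends only on $n,\lambda$, and all $\widehat T_Q$ are similar to one box. By \eqref{eq:means},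
\begin{equation}\label{eq:increment}
|f_{T_Q}-f_{T_{Q'}}|\le C\ell_j^{1-n/t}g(Q).
\end{equation}
For a window $Q$ let $g(Q)=\|\nabla f\|_{L^t(Q\times(0,\ell_m))}$. Since $\bar f\in W^{1,1}_{\mathrm{loc}}(Q^\circ\times(-1,1))$ vanishes below, (F4) gives $f(x',y)=\int_0^y\partial_nf(x',\tau)\,d\tau$ for a.e.\ $x'\in Q$. Averaging over $T_Q$ and using H\"older's inequality,
\begin{equation}\label{eq:window}
|f_{T_Q}|\le\ell_m^{1-n}\int_{Q\times(0,\ell_m)}|\partial_nf|\le\ell_m^{1-n/t}g(Q).
\end{equation}
Let $I_j=\sum_{Q\in\mathcal Q_j}g(Q)^t$. A point lies in at most two of the boxes $\widehat T_Q$ and above at most one window, so $\sum_{j=0}^mI_j\le3I$. We also recall Young's inequality for sequences: if $0\le\alpha_j\le\sum_{i\ge0}\kappa_i\,b_{j+i}$ for all $j$, or $0\le\alpha_j\le\sum_{i\ge0}\kappa_i\,b_{j-i}$ for all $j$, with $\kappa_i,b_i\ge0$, then $\|\alpha\|_{\ell^t}\le(\sum_i\kappa_i)\|b\|_{\ell^t}$ by Minkowski's inequality.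

\emph{Step 5: $t>s$, descending to the windows.} A single chain from $Q$ to one window would waste the abundance of windows, so we average over all descendants. By \eqref{eq:increment}, $|f_{T_Q}|$ is at most the average of $|f_{T_{Q'}}|$ over the children $Q'$ plus $C\ell_j^{1-n/t}g(Q)$. All cubes of a generation have the same number of children, so iterated averages are averages over descendants. With \eqref{eq:window} at the last step,
\[
|f_{T_Q}|\le C\sum_{i=0}^{m-j}\ell_{j+i}^{1-n/t}\ \frac{N_j}{N_{j+i}}\sum_{Q'\in\mathcal Q_{j+i},\,Q'\subset Q}g(Q')\qquad(Q\in\mathcal Q_j).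
\]
By Jensen's inequality the $t$-th power of the average is at most the average of $g(Q')^t$, and the sum of these averages over $Q\in\mathcal Q_j$ is $(N_j/N_{j+i})I_{j+i}$. Minkowski's inequality in $\ell^t(\mathcal Q_j)$, \eqref{eq:count} and $n-d=s$ give
\[
\alpha_j\le C\sum_{i=0}^{m-j}\Big(\lambda^{-i(n-t)}\frac{N_j}{N_{j+i}}I_{j+i}\Big)^{1/t}\le C\sum_{i=0}^{m-j}\lambda^{i(t-s)/t}I_{j+i}^{1/t}.
\]
Young's inequality gives \eqref{eq:discrete}, since $\sum_i\lambda^{i|t-s|/t}\le(1-\lambda^{\operatorname{dist}(t,S)/t})^{-1}$.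

\emph{Step 6: $t<s$, ascending to the ring.} Let $Q^{(k)}\in\mathcal Q_k$ be the ancestor of $Q\in\mathcal Q_j$ in generation $k\le j$. By \eqref{eq:increment}, $|f_{T_Q}|\le|f_{T_P}|+C\sum_{k<j}\ell_k^{1-n/t}g(Q^{(k)})$. Each cube of $\mathcal Q_k$ has $N_j/N_k$ descendants in $\mathcal Q_j$, so $\sum_{Q\in\mathcal Q_j}g(Q^{(k)})^t=(N_j/N_k)I_k$. By Minkowski's inequality and \eqref{eq:count},
\begin{align*}
\alpha_j&\le(\lambda^{j(n-t)}N_j)^{1/t}|f_{T_P}|+C\sum_{k<j}\Big(\lambda^{(j-k)(n-t)}\frac{N_j}{N_k}I_k\Big)^{1/t}\\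
&\le\lambda^{j(s-t)/t}|f_{T_P}|+C\sum_{k<j}\lambda^{(j-k)(s-t)/t}I_k^{1/t},
\end{align*}
and Young's inequality gives $\sum_j\alpha_j^t\le C|f_{T_P}|^t+CI$. Let $Y=(2P^\circ\setminus P)\times(0,1)$. As for the windows, $f(x',y)=\int_0^y\partial_nf(x',\tau)\,d\tau$ for a.e.\ $x'\in2P^\circ\setminus P$, so $\int_Y|f|^t\le I$, and $|f_Y|^t\le I$ because $|Y|=2^{n-1}-1\ge1$. By \eqref{eq:means} on the box $2P^\circ\times(0,1)$, $|f_{T_P}-f_Y|^t\le CI$. Hence $|f_{T_P}|^t\le CI$, and \eqref{eq:discrete} follows.
\end{proof}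

For $t=s$ the geometric sums in Steps 5 and 6 degenerate into up to $m$ terms of equal size. The next section shows that this loss is real.

\section{A function without extension}\label{sec:failure}

Fix $r\in S$. For each $m\ge2$ choose $k$ with $|\sigma_k-r|\le1/m$ and let $i=i(m)$ be the index with $(k_i,m_i)=(k,m)$; different $m$ give different indices. The exponent $s=s_i$ of this block need not equal $r$, but $j|s-r|\le1$ for $j\le m$, so that
\begin{equation}\label{eq:close}
\lambda\le\lambda^{j(s-r)}\le\lambda^{-1}\qquad(0\le j\le m),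
\end{equation}
and over $m$ generations the block cannot tell $s$ from $r$. Constants in this section depend only on $n,r,\lambda$.

\subsection*{The test function of one block}
As in Section~\ref{sec:model}, we take a function that is $0$ above, $0$ near the windows, and $1$ below at distance $2\ell_m$ from them; it is now also cut off near $\partial P$. For $x\in\mathbb R^n$ let $D(x)=\operatorname{dist}_\infty(x,\mathcal K\times\{0\})$ and
\[
f=\chi\cdot\varphi(D),\qquad\varphi(\tau)=\min\big(1,(\tau/\ell_m-1)_+\big),\qquad\chi(x)=\min\big(1,\gamma^{-1}(\tfrac12-|x|_\infty)_+\big).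
\]
Then $f$ is Lipschitz, $0\le f\le1$, $f$ is supported in $P\times[-\frac12,\frac12]$, and $|\nabla f|\le\gamma^{-1}+\ell_m^{-1}1_{\{D\le2\ell_m\}}$ a.e. Each window contributes at most $(5\ell_m)^n$ to $|\{D\le2\ell_m\}|$. By \eqref{eq:count} and \eqref{eq:close},
\[
\int|\nabla f|^r\le C+CN_m\ell_m^{n-r}\le C+C\lambda^{m(n-d-r)}=C+C\lambda^{m(s-r)}\le C .
\]
Let $f_i=f\circ\Phi_i^{-1}$, and let $u_i=f_i$ on $\Omega^-$ and $u_i=0$ on $\Omega\setminus\Omega^-$. The function $f_i$ vanishes on $K\times\{0\}$: a point $x'\in K$ lies outside $P_i^\circ$, where $\chi\circ\Phi_i^{-1}=0$, or in $K_i$, where $D\circ\Phi_i^{-1}=0$. So $u_i(x)=f_i(x',\min(x_n,0))$ on $O\times(-4,4)$. Thus $u_i$ is Lipschitz on each of the open sets $\Omega^+$, $\Omega^-$, $O\times(-4,4)$, which cover $\Omega$, and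
\begin{equation}\label{eq:upper}
\|u_i\|^r_{W^{1,r}(\Omega)}\le C(\varepsilon_i^n+\varepsilon_i^{n-r})\le C\varepsilon_i^{n-r}.
\end{equation}

\subsection*{Every extension pays at each generation}
Fix an integer $j_0\ge2$ with $\gamma\lambda^{1-j_0}\ge2$, and let $X_i=P_i\times(-\varepsilon_i,\varepsilon_i)$. We claim that every $U\in W^{1,1}_{\mathrm{loc}}(\mathbb R^n)$ with $U=u_i$ a.e.\ on $\Omega\cap X_i$ satisfies
\begin{equation}\label{eq:lower}
\int_{X_i}|\nabla U|^r\ge c\,(m-j_0)_+\,\varepsilon_i^{n-r}.
\end{equation}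
Let $U'=U\circ\Phi_i$, and let $\delta$ be the function of the unit block. Over $P^\circ\setminus\mathcal K$ we have $U'=f$ a.e.\ for $-1<x_n<-\delta(x')$ and $U'=0$ a.e.\ for $\delta(x')<x_n<1$. Let $1\le j\le m-j_0$, $Q\in\mathcal Q_j$, $x'\in R_Q$ and $y=(x',-\delta(x'))$. By Lemma~\ref{lem:geometry}(c),(d), $\gamma\ell_{j+1}\le\delta(x')\le\ell_j$. Therefore
\[
D(y)\ge\delta(x')\ge\gamma\lambda^{j+1}\ge\gamma\lambda^{1-j_0}\ell_m\ge2\ell_m,
\]
so $\varphi(D(y))=1$. Also $|x'|_\infty\le\frac12-\gamma$ by Lemma~\ref{lem:geometry}(b), and $\delta(x')\le\lambda\le\frac14+\frac\lambda2=\frac12-\gamma$, so $\chi(y)=1$. Hence $f(y)=1$. For a.e.\ such $x'$, the absolutely continuous representative of $U'(x',\cdot)$ agrees with the continuous function $f(x',\cdot)$ on $(-1,-\delta)$ and with $0$ on $(\delta,1)$, so it equals $1$ at $-\delta$ and $0$ at $\delta$. By H\"older's inequality and $r>1$,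
\[
\int_{-\delta}^\delta|\partial_nU'|^r\,dx_n\ge(2\delta)^{1-r}\ge(2\ell_j)^{1-r}.
\]
The sets $R_Q$ are disjoint and $|R_Q|\ge c\,\ell_j^{n-1}$. With $N_j\ge2^{-(n-1)}\lambda^{-dj}$ from \eqref{eq:count} and with \eqref{eq:close},
\[
\int_{P\times(-1,1)}|\nabla U'|^r\ge c\sum_{j=1}^{m-j_0}N_j\ell_j^{n-r}\ge c\sum_{j=1}^{m-j_0}\lambda^{j(s-r)}\ge c\,(m-j_0)_+ ,
\]
and scaling gives \eqref{eq:lower}.

\begin{proof}[Proof of Theorem~\ref{thm:counter}(b)]
Let $u=\sum_{m\ge2}\kappa_mu_{i(m)}$, where $\kappa_m>0$ and $\kappa_m^r=m^{-2}\varepsilon_{i(m)}^{r-n}$. The function $u_{i(m)}$ vanishes outside $X_{i(m)}$, and these boxes are disjoint subsets of $X$. So by \eqref{eq:upper},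
\[
\Big\|\sum_{m=M}^{M'}\kappa_mu_{i(m)}\Big\|^r_{W^{1,r}(\Omega)}\le C\sum_{m=M}^{M'}m^{-2};
\]
the series converges in $W^{1,r}(\Omega)$, and $u=\kappa_mu_{i(m)}$ on $\Omega\cap X_{i(m)}$. Let $U\in W^{1,1}_{\mathrm{loc}}(\mathbb R^n)$ be any extension of $u$. Applying \eqref{eq:lower} to $U/\kappa_m$ and summing,
\[
\int_X|\nabla U|^r\ge c\sum_{m\ge2}\kappa_m^r\,(m-j_0)_+\,\varepsilon_{i(m)}^{n-r}=c\sum_{m\ge2}\frac{(m-j_0)_+}{m^2}=\infty .
\]
So $u\in W^{1,r}(\Omega)$ has no extension in $W^{1,r}(\mathbb R^n)$.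
\end{proof}

\begin{thebibliography}{1}

\bibitem{MO}
``Let $\Omega\subset\mathbb R^n$ be a bounded domain. Suppose that there there is a bounded extension operator $E:W^{1,p}(\Omega)\to W^{1,p}(\mathbb R^n)$ \ldots'', MathOverflow,
\texttt{https://mathoverflow.net/questions/316543/}\allowbreak\texttt{an-open-problem-in-sobolev-spaces}.

\end{thebibliography}
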